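# Single-cube testing and the maximal operator on global weighted Morrey spaces

## 1. The guess: averages over single cubes decide everything

Suppose we want to know whether the Hardy–Littlewood maximal operator is bounded on some normed space $X$ of functions on $\mathbb R^n$. The cheapest test takes one cube $Q$ and one function $f$. On $Q$ the maximal function is at least the average of $|f|$ over $Q$, so that average times $\chi_Q$ must have norm at most a constant times $\|f\|_X$. In weighted $L^p$ this test is the Muckenhoupt condition $A_p$, and it is also sufficient. The answer that one would first guess is that the same holds on weighted Morrey spaces. We make the guess precise and try it on the simplest cases.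

All cubes are closed, with sides parallel to the axes; $|x|$ is the sup-norm, so $\{|x-z|\le r\}$ is a cube of side $2r$. We fix $1<p<\infty$ and $0<\lambda<1$ and write $p'=p/(p-1)$ and $\langle h\rangle_Q=|Q|^{-1}\int_Qh$. A weight is a locally integrable $w$ with $w>0$ almost everywhere, and $w(E)=\int_Ew$. The maximal operator is
$$Mf(x)=\sup_{Q\ni x}\frac1{|Q|}\int_Q|f| .$$

**Definition (Morrey space).** For a family $\mathcal F$ of cubes, $\mathcal M^p_{\lambda,\mathcal F}(w)$ consists of the measurable $f$ with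
$$\|f\|_{\mathcal M^p_{\lambda,\mathcal F}(w)}:=\sup_{Q\in\mathcal F}\Big(\frac1{|Q|^\lambda}\int_Q|f|^pw\Big)^{1/p}<\infty .$$
If $\mathcal F$ is the family of all cubes centered at the origin, this is the local Morrey space; if $\mathcal F$ is the family of all cubes, it is the global one. From now on $X=X_{p,\lambda}(w)$ is the global space.

One should think of $|Q|^\lambda$ as a budget: the mass of $|f|^pw$ in a cube of side $s$ may be at most $s^{n\lambda}$ times a constant. For instance, let $w=1$ and $f(x)=|x|^{-n(1-\lambda)/p}$. Then $f^p=|x|^{-n(1-\lambda)}$ has superlevel sets that are cubes centered at $0$. For a cube $S$ of side $s$ and the cube $S^*$ of the same side centered at $0$, the set $S^*$ and each superlevel set are nested, so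
$$\int_Sf^p=\int_0^\infty|S\cap\{f^p>t\}|\,dt\le\int_0^\infty\min(|S|,|\{f^p>t\}|)\,dt=\int_{S^*}f^p .$$
Since $|\{|x|\le r\}|=2^nr^n$, the last integral is $n2^n\int_0^{s/2}r^{n-1-n(1-\lambda)}dr=Cs^{n\lambda}$. Hence $f\in X$.

**Definition (Köthe dual and Muckenhoupt-type condition).** The space $X'$ consists of the measurable $g$ with
$$\|g\|_{X'}:=\sup\Big\{\int_{\mathbb R^n}|fg|:\|f\|_X\le1\Big\}<\infty .$$
The weight $w$ satisfies $MC(p,\lambda)$, the Muckenhoupt-type condition for $X_{p,\lambda}(w)$, if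
$$\sup_Q\frac1{|Q|}\|\chi_Q\|_X\|\chi_Q\|_{X'}<\infty ,$$
the supremum being over all cubes.

Note that $\|\chi_Q\|_{X'}$ is the largest possible $\int_Q|f|$ with $\|f\|_X\le1$. So $MC$ says exactly that $\langle|f|\rangle_Q\,\|\chi_Q\|_X\le K\|f\|_X$ for all $f$ and $Q$.

**Claim under test.** For every $n\ge1$, $1<p<\infty$, $0<\lambda<1$ and every weight $w$, the operator $M$ is bounded on $X=X_{p,\lambda}(w)$ if and only if $w$ satisfies $MC(p,\lambda)$.

There is a good reason to believe it: for the local Morrey spaces, Duoandikoetxea and Rosenthal showed that a Muckenhoupt-type condition on $w$ characterizes the boundedness of $M$. We collect four facts, valid for every weight, and then look at two cases.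

**Fact 1.1.** For every cube $Q$,
$$\|\chi_Q\|_X\le(\sup_Qw)^{1/p}|Q|^{(1-\lambda)/p},\qquad \|\chi_Q\|_X^p\ge\frac{w(Q)}{|Q|^\lambda},$$
and $\|\chi_Q\|_X$ is monotone in $Q$. For the first bound, let $S$ be a cube; then $|Q\cap S|=|Q\cap S|^{1-\lambda}|Q\cap S|^\lambda\le|Q|^{1-\lambda}|S|^\lambda$, so $w(Q\cap S)/|S|^\lambda\le(\sup_Qw)|Q|^{1-\lambda}$. For the second, use the cube $Q$ itself in the definition of the norm.

**Fact 1.2.** If $\|f\|_X\le1$, $E\subset R$ with $R$ a cube, and $w\ge\kappa>0$ on $E$, then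
$$\int_E|f|\le\kappa^{-1/p}|E|^{1/p'}|R|^{\lambda/p}.$$
Indeed Hölder gives $\int_E|f|\le|E|^{1/p'}\big(\int_E|f|^p\big)^{1/p}\le\kappa^{-1/p}|E|^{1/p'}\big(\int_E|f|^pw\big)^{1/p}$, and $\int_E|f|^pw\le\int_R|f|^pw\le|R|^\lambda$.

**Fact 1.3.** $\|\chi_Q\|_{X'}>0$ for every cube. The function $f=\min(1,w^{-1/p})\chi_Q$ is positive a.e. on $Q$ and $f^pw\le\chi_Q$. As in Fact 1.1 this gives $\|f\|_X\le|Q|^{(1-\lambda)/p}<\infty$, and $\int_Qf>0$.

**Fact 1.4 (necessity).** If $M$ is bounded on $X$, then $MC$ holds. For $\|f\|_X\le1$ we have $\langle|f|\rangle_Q\chi_Q\le Mf$, so $\langle|f|\rangle_Q\|\chi_Q\|_X\le\|M\|$. By Fact 1.3 some such $f$ has a positive average over $Q$, so $\|\chi_Q\|_X<\infty$. The supremum over $f$ gives $|Q|^{-1}\|\chi_Q\|_X\|\chi_Q\|_{X'}\le\|M\|$.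

So half of the claim is true, and the question is whether $MC$ is sufficient.

First case: $\lambda=0$, just outside our range. Then $X=L^p(w)$ and $\|\chi_Q\|_X=w(Q)^{1/p}$. Writing $|f|=|f|w^{1/p}\cdot w^{-1/p}$ and using the duality of $L^p$ and $L^{p'}$, we get $\|\chi_Q\|_{X'}=\sigma(Q)^{1/p'}$ with $\sigma=w^{-1/(p-1)}$. The $p$-th power of the $MC$ quantity is $|Q|^{-p}w(Q)\sigma(Q)^{p-1}$. Recall that $w\in A_p$ means that this quantity is bounded over all cubes, and that Muckenhoupt's theorem says that $M$ is bounded on $L^p(w)$ when $w\in A_p$. So for $\lambda=0$ the guess is right.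

Second case: $w=1$. By Fact 1.1, used in both directions, $\|\chi_Q\|_X=|Q|^{(1-\lambda)/p}$. Fact 1.2 gives $\|\chi_Q\|_{X'}\le|Q|^{1/p'+\lambda/p}$. The exponents add up to $1$, so $MC$ holds with constant at most $1$. The next section shows that $M$ is indeed bounded.

## 2. Splitting into a local and a far part

The standard way to bound $M$ on a cube $Q_0$ is to split $f$ into the part living on $3Q_0$ and the rest. The rest is completely controlled by $MC$, for every weight.

**Lemma 2.1 (far part).** Let $w$ satisfy $MC(p,\lambda)$ with constant $K$, let $\|f\|_X\le1$, let $Q_0$ be a cube, and put $f_2=f\chi_{\mathbb R^n\setminus3Q_0}$. Then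
$$\int_{Q_0}(Mf_2)^pw\le(3^nK)^p|Q_0|^\lambda .$$

**Proof.** Let $\ell$ be the side of $Q_0$, let $x\in Q_0$, and let $R\ni x$ be a cube with $\int_R|f_2|>0$. Then $R\not\subset3Q_0$. So $R$ contains $x\in Q_0$ and a point outside $3Q_0$, which are more than $\ell$ apart; hence $R$ has side at least $\ell$. Every $y\in Q_0$ has $|y-x|\le\ell$, and $3R$ contains all points within one side length of $R$, so $Q_0\subset3R$. The number $\|\chi_{3R}\|_X$ is positive because $w>0$ a.e., and finite because of $MC$ and $\|\chi_{3R}\|_{X'}>0$ (Fact 1.3). Therefore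
$$\langle|f_2|\rangle_R\le3^n\langle|f|\rangle_{3R}\le3^n\frac{\|\chi_{3R}\|_{X'}}{|3R|}\le\frac{3^nK}{\|\chi_{3R}\|_X}\le\frac{3^nK}{\|\chi_{Q_0}\|_X},$$
the last step by monotonicity. So $Mf_2\le3^nK/\|\chi_{Q_0}\|_X$ on $Q_0$, and by Fact 1.1
$$\int_{Q_0}(Mf_2)^pw\le(3^nK)^p\frac{w(Q_0)}{\|\chi_{Q_0}\|_X^p}\le(3^nK)^p|Q_0|^\lambda .\qquad\square$$

**Proposition 2.2.** If $w\in A_p$, then $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $MC(p,\lambda)$ holds.

**Proof.** Necessity is Fact 1.4. Conversely let $MC$ hold with constant $K$, let $\|f\|_X\le1$, let $Q_0$ be a cube, and put $f_1=f\chi_{3Q_0}$, $f_2=f-f_1$. By Muckenhoupt's theorem, with $C$ depending also on the weight,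
$$\int_{Q_0}(Mf_1)^pw\le C\int_{3Q_0}|f|^pw\le C|3Q_0|^\lambda=C3^{n\lambda}|Q_0|^\lambda .$$
Lemma 2.1 bounds the far part, and $Mf\le Mf_1+Mf_2$. The supremum over $Q_0$ finishes the proof. $\square$

In particular $M$ is bounded on $X$ for $w=1$.

Without $A_p$, where does this stop? We must bound $\int_{Q_0}(Mf_1)^pw$ by $C|Q_0|^\lambda$, and $MC$ only speaks about one average at a time. Suppose we do know $\int_Q(Mf)^pw\le C|Q|^\lambda$ for small cubes $Q$, and we cover $Q_0$ by $N$ disjoint ones of equal size $|Q_0|/N$. Adding the bounds gives $CN(|Q_0|/N)^\lambda=CN^{1-\lambda}|Q_0|^\lambda$, which is too large by the factor $N^{1-\lambda}$, and $\lambda<1$. Good bounds on many small cubes in different places do not add up to a good bound on the large cube. But for a weight with a single bad point they do, as we see next.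

## 3. A single zero beyond $A_p$

Take $w(x)=|x|^\alpha$ with $\alpha>0$. It is not in $A_p$ if $\alpha\ge n(p-1)$, because then $\sigma=|x|^{-\alpha/(p-1)}$ is not integrable near $0$. Put
$$\theta=\frac n{p'}+\frac{n\lambda}p,\qquad\delta=\alpha-n(p-1),\qquad\gamma=\theta-\frac\alpha p=\frac{n(p-1+\lambda)-\alpha}p=\frac{n\lambda-\delta}p. \tag{1}$$
So $\theta>0$ always, and $\gamma>0$ exactly when $\alpha<n(p-1+\lambda)$. From here on $C,c>0$ depend only on $n,p,\lambda,\alpha$ and may change from line to line.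

**Lemma 3.1 (integral near a zero).** Let $\alpha<n(p-1+\lambda)$ and let $w$ be any weight. Let $z\in\mathbb R^n$, $T>0$, and let $E\subset\{|x-z|<2T\}$ be measurable with $w(x)\ge2^{-\alpha}|x-z|^\alpha$ on $E$. If $\|f\|_X\le1$, then $\int_E|f|\le CT^\gamma$.

**Proof.** Up to the point $z$, the set $E$ is covered by the annuli $A_i=\{2^{-i}T\le|x-z|<2^{1-i}T\}$, $i\ge0$. On $E\cap A_i$ we have $w\ge2^{-\alpha}(2^{-i}T)^\alpha$, and $A_i$ lies in a cube of side $2^{2-i}T$. Fact 1.2, with $R$ this cube, gives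
$$\int_{E\cap A_i}|f|\le2^{\alpha/p}(2^{-i}T)^{-\alpha/p}(2^{2-i}T)^{n/p'+n\lambda/p}=C(2^{-i}T)^{\theta-\alpha/p}=C(2^{-i}T)^\gamma .$$
Since $\gamma>0$, the sum over $i\ge0$ is at most $CT^\gamma$. $\square$

**Example 3.2.** For $w=|x|^\alpha$ with $0<\alpha<n(p-1+\lambda)$, condition $MC(p,\lambda)$ holds and $M$ is bounded on $X$. So the guess passes this test, even for weights outside $A_p$.

To check $MC$, let $Q$ have side $T$ and $d=\operatorname{dist}(0,Q)$, so $d\le|x|\le d+T$ on $Q$. If $d\ge T$, then $\sup_Qw\le2^\alpha\inf_Qw$, and Facts 1.1 and 1.2 give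
$$\|\chi_Q\|_X\|\chi_Q\|_{X'}\le2^{\alpha/p}|Q|^{(1-\lambda)/p+1/p'+\lambda/p}=2^{\alpha/p}|Q| .$$
If $d<T$, then $|x|<2T$ on $Q$. So $\|\chi_Q\|_X\le(2T)^{\alpha/p}T^{n(1-\lambda)/p}$, and $\|\chi_Q\|_{X'}\le CT^\gamma$ by Lemma 3.1. The product is at most $CT^{\theta+n(1-\lambda)/p}=CT^n$.

To check that $M$ is bounded, let $\|f\|_X\le1$ and first let $Q$ have side $\ell$ with $\operatorname{dist}(0,Q)\ge2\ell$. Then $d'=\operatorname{dist}(0,3Q)\ge\ell$ and $d'\le|x|\le d'+3\ell\le4d'$ on $3Q$, so $\sup_{3Q}w\le4^\alpha\inf_{3Q}w$. The boundedness of $M$ on unweighted $L^p$ gives $\int_Q(M(f\chi_{3Q}))^pw\le C\int_{3Q}|f|^pw\le C|Q|^\lambda$. Together with Lemma 2.1, $\int_Q(Mf)^pw\le C|Q|^\lambda$ for these $Q$.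

Now let $Q$ have side $\ell$ with $\operatorname{dist}(0,Q)<2\ell$, so $Q\subset\{|x|<3\ell\}$. Let $\rho=3\ell2^{-j}$, $j\ge0$. Divide $[-\rho,\rho]^n$ into $12^n$ cubes of side $\rho/6$. Since $\rho/2$ is a multiple of $\rho/6$, those contained in $\{|x|\ge\rho/2\}$ cover $\{\rho/2\le|x|\le\rho\}$, and each of them has distance at least $\rho/2\ge2\cdot\rho/6$ from $0$. By the first case the annulus contributes at most $12^nC(\rho/6)^{n\lambda}\le C(2^{-j}\ell)^{n\lambda}$. Because $\lambda>0$, the sum over $j\ge0$ is geometric and at most $C\ell^{n\lambda}=C|Q|^\lambda$.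

The bounds added up because there were boundedly many cubes of each size. A counterexample must put many comparable bad places into one large cube.

## 4. Amplification at a truncated zero, and copying it

This section is a computation of orders of magnitude, to find out which weight to build; the proofs come afterwards.

Truncate the zero: let $w=\max(|x|,2^{-k})^\alpha$ on $B=\{|x|\le1\}$, and ask how much $M$ can increase the mass of $f^pw$ on $B$. For fixed mass, the integral of $f$ is largest when $f^pw$ is proportional to $f$, that is, $f\propto w^{-1/(p-1)}$. So take $f=A|x|^{-\alpha/(p-1)}$ on $2^{-k}\le|x|\le1$ and $0$ elsewhere, and let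
$$\Sigma_k=\int_{2^{-k}\le|x|\le1}|x|^{-\alpha/(p-1)}dx . \tag{2}$$
Then the mass of $f^pw=A^p|x|^{-\alpha/(p-1)}$ is $A^p\Sigma_k$, while $\langle f\rangle_B=2^{-n}A\Sigma_k$. Since $w(B)$ is comparable to $1$, the mass of $\langle f\rangle_B^p\,w$ on $B$ is about $A^p\Sigma_k^p$. The mass has grown by the factor $\Sigma_k^{p-1}$, and $\Sigma_k\to\infty$ exactly when $\alpha\ge n(p-1)$. This is the failure of $A_p$.

With one zero the Morrey norm does not notice. If $\alpha>n(p-1)$, a fixed fraction of the mass of $f^pw$ lies where $|x|\approx2^{-k}$, so the budget at that scale forces the mass to be at most about $2^{-kn\lambda}$. After amplification it is about $2^{-kn\lambda}\Sigma_k^{p-1}\approx2^{-k(n\lambda-\delta)}$, and if $\delta<n\lambda$ this is below the budget of the unit cube, which is about $1$. There is slack between $2^{-kn\lambda}$ and $1$, and the growth disappears in it.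

Copies remove the slack. Place $r^n$ copies of the truncated zero on a grid of spacing $L$, with mass $2^{-kn\lambda}$ at each. The cube of side $rL$ around them has budget $(rL)^{n\lambda}$, and the total mass is $r^n2^{-kn\lambda}$. The two are equal when $r^{1-\lambda}=(2^kL)^\lambda$, which can be arranged because $0<\lambda<1$. Now the large cube is saturated, and the growth by $\Sigma_k^{p-1}$, which occurs simultaneously in all copies, is visible in the norm. This works for every spacing $L$.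

And $MC$? On the large cube $S$, of side $rL$, we have $\|\chi_S\|_X\approx(rL)^{n(1-\lambda)/p}$ and $\int_Sf=r^nA\Sigma_k=r^n2^{-kn\lambda/p}\Sigma_k^{1/p'}$. With $r^n2^{-kn\lambda}=(rL)^{n\lambda}$ this is $r^{n/p'}(rL)^{n\lambda/p}\Sigma_k^{1/p'}$, and
$$\frac1{|S|}\|\chi_S\|_X\int_Sf\approx(rL)^{-n+n(1-\lambda)/p+n\lambda/p}\,r^{n/p'}\,\Sigma_k^{1/p'}=\Big(\frac{\Sigma_k}{L^n}\Big)^{1/p'} .$$
The maximal operator gains $\Sigma_k^{(p-1)/p}=\Sigma_k^{1/p'}$ in norm, by averaging at scale $1$ near each copy. A single average over $S$ has the same gain, but it is diluted by the empty space between the copies. So the spacing decides: if $L^n$ is much larger than $\Sigma_k$, then $MC$ sees nothing. This is why the zeros are truncated at a depth $2^{-k}$, and why the spacing $L_k$ grows faster than any exponential in $k$.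

## 5. The weight $w_\alpha$ and the two theorems

Fix $\alpha>0$. For $k\ge1$ let
$$L_k=2^{k^2+2},\quad m_k=2^{k^3},\quad a_1=0,\quad a_{k+1}=a_k+m_kL_k+2^{k+1}+4,$$
$$G_k=a_ke_1+L_k\{0,1,\dots,m_k-1\}^n .$$
For $z\in\bigcup_kG_k$ let $B_z=\{x:|x-z|\le1\}$, called a bump, of stage $k$ if $z\in G_k$. Define
$$w_\alpha(x)=\max(|x-z|,2^{-k})^\alpha\ \text{ if }x\in B_z,\ z\in G_k;\qquad w_\alpha(x)=1\ \text{ if }x\notin\bigcup B_z .$$

In stage $k$ there are $m_k^n$ truncated zeros of depth $2^{-k}$ with spacing $L_k$; the number $m_k$ only has to be large. We check that the bumps are separated. Two distinct points of $G_k$ are at distance at least $L_k\ge8$, so their bumps are at distance at least $L_k-2\ge6$. If $k<l$, the first coordinates in $G_k$ are at most $a_k+m_kL_k\le a_{l-1}+m_{l-1}L_{l-1}=a_l-2^l-4$, since $a_{j+1}\ge a_j+m_jL_j$ for all $j$; those in $G_l$ are at least $a_l$. So the centers differ by at least $2^l+4$, and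
$$\text{bumps of stages }k<l\text{ are at distance}>2^l . \tag{3}$$
In particular distinct bumps are at distance at least $2$, and $w_\alpha$ is well defined. On the boundary $|x-z|=1$ of a bump its value is $1$, so $w_\alpha$ is continuous, and $0<w_\alpha\le1$.

**Theorem 5.1.** Let $1<p<\infty$, $0<\lambda<1$, $w=w_\alpha$.

1. $MC(p,\lambda)$ holds if and only if $\alpha<n(p-1+\lambda)$.
2. $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $\alpha<n(p-1)$.
3. If $\alpha\ge n(p-1)$, then moreover: $M$ is not of weak type on $X$, i.e. there is no $C$ with $t\|\chi_{\{Mf\ge t\}}\|_X\le C\|f\|_X$ for all $t>0$ and $f\in X$; the averaging operator $f\mapsto\sum_z\langle f\rangle_{B_z}\chi_{B_z}$ over the pairwise disjoint congruent cubes $B_z$ is unbounded on $X$; and some $f\in X$ has $Mf\notin X$.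

**Corollary 5.2.** The claim is false. For every $n\ge1$, $1<p<\infty$, $0<\lambda<1$ there is a continuous weight $w$ with $0<w\le1$ that satisfies $MC(p,\lambda)$, while $M$ is not bounded on $X_{p,\lambda}(w)$: every $w_\alpha$ with $\alpha\in[n(p-1),n(p-1+\lambda))$ is an example, such as $\alpha=n(p-1)+n\lambda/2$. One weight $w_\alpha$ serves all $(p,\lambda)$ with $p\le1+\frac\alpha n<p+\lambda$.

The last sentence merely rewrites $n(p-1)\le\alpha<n(p-1+\lambda)$.

**Theorem 5.3.** If $w\in A_p$, then $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $MC(p,\lambda)$ holds. For no $(n,p,\lambda)$ can the hypothesis $w\in A_p$ be weakened to $w\in\bigcap_{q>p}A_q$: the weight $w_\alpha$ with $\alpha=n(p-1)$ lies in $\bigcap_{q>p}A_q$ and satisfies $MC(p,\lambda)$, but $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$.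

The first sentence of Theorem 5.3 is Proposition 2.2. The following lemma says how $w_\alpha$ looks on small cubes; it holds for all $\alpha>0$ and will be used twice.

**Lemma 5.4 (small cubes).** Let $Q$ have side $T\le1$ and let $w=w_\alpha$. Then one of the following holds.

* (A) $\sup_Qw\le2^\alpha\inf_Qw$.
* (B) There is a center $z$ such that $Q\subset\{|x-z|<2T\}$, $\sup_Qw\le(2T)^\alpha$, and $w(x)\ge2^{-\alpha}|x-z|^\alpha$ on $Q$.

**Proof.** If $Q$ meets no bump, $w=1$ on $Q$ and (A) holds. Otherwise $Q$ meets some $B_z$, $z\in G_k$, and no other bump, because distinct bumps are at distance at least $2>T$. So on $Q$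
$$w(x)=\varphi(|x-z|)^\alpha,\qquad\varphi(r)=\min(1,\max(r,2^{-k})) .$$
The function $\varphi$ is nondecreasing, and $\varphi(2r)\le\min(2,2\max(r,2^{-k}))=2\varphi(r)$. Let $d=\operatorname{dist}(z,Q)$ in the sup-norm; then $d\le|x-z|\le d+T$ on $Q$.

If $d\ge T$, then $|x-z|\in[d,2d]$ on $Q$, so $\sup_Qw\le\varphi(2d)^\alpha\le2^\alpha\varphi(d)^\alpha\le2^\alpha\inf_Qw$, which is (A). If $d<T$ and $2T\le2^{-k}$, then $|x-z|<2T\le2^{-k}$ on $Q$, so $w$ is constant on $Q$ and (A) holds. If $d<T$ and $2T>2^{-k}$, then $|x-z|<2T$ on $Q$ and $\sup_Qw\le\varphi(2T)^\alpha=\min(1,2T)^\alpha\le(2T)^\alpha$. Moreover, for $r=|x-z|<2T\le2$ we have $\varphi(r)\ge\min(1,r)\ge r/2$, which gives the lower bound in (B). $\square$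

## 6. Condition $MC$ for $\alpha<n(p-1+\lambda)$

Let $w=w_\alpha$ with $\alpha<n(p-1+\lambda)$, so that $\gamma>0$ in (1). Let $Q$ be a cube of side $T$ and $\|f\|_X\le1$. We bound $\|\chi_Q\|_X\int_Q|f|$ by $C|Q|$.

**Step 1: cubes with $T\le1$.** This step shows that a single bump causes no trouble, just as in Example 3.2. In case (A) of Lemma 5.4, Facts 1.1 and 1.2 (with $E=R=Q$, $\kappa=\inf_Qw>0$) give
$$\|\chi_Q\|_X\int_Q|f|\le2^{\alpha/p}|Q|^{(1-\lambda)/p+1/p'+\lambda/p}=2^{\alpha/p}|Q| .$$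
In case (B), Lemma 3.1 with $E=Q$ gives $\int_Q|f|\le CT^\gamma$, and Fact 1.1 gives $\|\chi_Q\|_X\le(2T)^{\alpha/p}T^{n(1-\lambda)/p}$. Since $\gamma+\alpha/p=\theta$, the product is at most $CT^{\theta+n(1-\lambda)/p}=CT^n$.

**Step 2: reduction for $T\ge1$.** This step turns the claim into a bound for one integral and removes the easy part of it. Since $w\le1$, $\|\chi_Q\|_X\le T^{n(1-\lambda)/p}$, and $\theta+n(1-\lambda)/p=n$. So it suffices to prove
$$\int_Q|f|\le CT^\theta. \tag{4}$$
Outside the bumps $w=1$, and Fact 1.2 with $R=Q$, $\kappa=1$ gives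
$$\int_{Q\setminus\bigcup B_z}|f|\le T^{n/p'+n\lambda/p}=T^\theta .$$
It remains to treat the bumps meeting $Q$. Let $n_k$ be the number of those of stage $k$.

**Step 3: stages with $n_k\ge2$.** Here the dilution from Section 4 appears: many copies are present, but they occupy a small part of $Q$. Two stage-$k$ bumps are at distance at least $L_k-2$, so $T\ge L_k-2\ge L_k/2$. The centers of the stage-$k$ bumps meeting $Q$ lie in a cube of side $T+2$ and on a grid of spacing $L_k$. Since $L_k\le T+2$ and $T\ge L_k-2\ge6$,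
$$n_k\le\Big(\frac{T+2}{L_k}+1\Big)^n\le\Big(\frac{2T+4}{L_k}\Big)^n\le\Big(\frac{4T}{L_k}\Big)^n. \tag{5}$$

For $z\in G_k$ partition $B_z$ into $S_i(z)=\{2^{-i-1}<|x-z|\le2^{-i}\}$, $0\le i<k$, and $S_k(z)=\{|x-z|\le2^{-k}\}$. On $S_i(z)$ we have $w\ge2^{-(i+1)\alpha}$: for $i<k$ because $w=|x-z|^\alpha$ there, and for $i=k$ because $w=2^{-k\alpha}$. Also $S_i(z)$ lies in a cube of side $2^{1-i}$. Let $E_i=Q\cap\bigcup_zS_i(z)$, the union over the stage-$k$ bumps meeting $Q$. Then $|E_i|\le n_k2^{n(1-i)}$, and Fact 1.2 with $R=Q$ gives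
$$\sum_{i=0}^k\int_{E_i}|f|\le\sum_{i=0}^k2^{(i+1)\alpha/p}\big(n_k2^{n(1-i)}\big)^{1/p'}T^{n\lambda/p}\le Cn_k^{1/p'}T^{n\lambda/p}\sum_{i=0}^k2^{i\delta/p},$$
because $\frac\alpha p-\frac n{p'}=\frac{\alpha-n(p-1)}p=\frac\delta p$. With $\delta^+=\max(\delta,0)$ the last sum is at most $(k+1)2^{k\delta^+/p}$. By (5), $n_k^{1/p'}\le(4T/L_k)^{n/p'}$. So the contribution of stage $k$ is at most
$$CT^{n/p'+n\lambda/p}L_k^{-n/p'}(k+1)2^{k\delta^+/p}=CT^\theta L_k^{-n/p'}(k+1)2^{k\delta^+/p}.$$
Since $L_k=2^{k^2+2}$, the factors behind $T^\theta$ are summable over all $k\ge1$. All stages with $n_k\ge2$ together contribute at most $CT^\theta$.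

**Step 4: stages with $n_k=1$.** This step uses the distance between stages: isolated bumps are harmless one by one, and $Q$ cannot meet many. If $B_z$ is a bump, then $w\ge|x-z|^\alpha$ on $B_z\subset\{|x-z|<2\}$, so Lemma 3.1 with $T=1$ gives $\int_{B_z}|f|\le C$. If $Q$ meets bumps of $N\ge2$ different stages, the largest of these stages, $l$, satisfies $l\ge N$, and $T>2^l\ge2^N$ by (3). So $Q$ meets bumps of at most $1+\log_2T$ stages. The stages with $n_k=1$ contribute at most $C(1+\log_2T)\le CT^\theta$, as $\theta>0$ and $T\ge1$.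

This proves (4), hence $MC(p,\lambda)$ whenever $\alpha<n(p-1+\lambda)$. $\square$

## 7. Unboundedness of $M$ for $\alpha\ge n(p-1)$

Let $w=w_\alpha$ with $\alpha\ge n(p-1)$ and put $\eta=\frac\alpha{p-1}-n\ge0$.

**Step 1: growth of $\Sigma_k$.** We need two lower bounds, one for the gain and one for the budget at the smallest scale. By (2),
$$\Sigma_k=n2^n\int_{2^{-k}}^1r^{n-1-\alpha/(p-1)}dr=n2^n\int_{2^{-k}}^1r^{-1-\eta}dr .$$
As $r^{-1-\eta}\ge r^{-1}$ on $(0,1]$, we get $\Sigma_k\ge ck\to\infty$. Integrating only over $2^{-k}\le r\le2^{1-k}$, where $r^{-1-\eta}\ge2^{(k-1)(1+\eta)}$, we get $\Sigma_k\ge c2^{k\eta}$.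

**Step 2: the test functions.** We choose the number of copies so that the large cube is saturated. Let
$$r_k=\big\lfloor(2^kL_k)^{\lambda/(1-\lambda)}\big\rfloor\ge1 .$$
Since $2^kL_k=2^{k^2+k+2}$ and $(k^2+k+2)\frac\lambda{1-\lambda}\le k^3$ for large $k$, there is $k_0=k_0(\lambda)$ with $r_k\le m_k$ for $k\ge k_0$. For these $k$, $Z_k=a_ke_1+L_k\{0,\dots,r_k-1\}^n\subset G_k$. Define
$$f_k(x)=A_k\sum_{z\in Z_k}|x-z|^{-\alpha/(p-1)}\chi_{\{2^{-k}\le|x-z|\le1\}}(x),\qquad A_k^p\,\Sigma_k=2^{-kn\lambda}.$$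
On the support of $f_k$ near $z$ we have $w=|x-z|^\alpha$, so $f_k^pw=A_k^p|x-z|^{-\alpha/(p-1)}$ there. Let $\mu$ be the measure with density $f_k^pw$. Then $\mu(B_z)=A_k^p\Sigma_k=2^{-kn\lambda}$ for $z\in Z_k$.

**Step 3: $\|f_k\|_X\le C$.** We check the budget $\mu(S)\le Cs^{n\lambda}$ for every cube $S$ of side $s$.

Suppose first that $S$ meets at most one $B_z$, $z\in Z_k$. If $s\ge2^{-k}$, then $\mu(S)\le2^{-kn\lambda}\le s^{n\lambda}$. If $s<2^{-k}$, the density is at most $A_k^p2^{k\alpha/(p-1)}=A_k^p2^{k(n+\eta)}$. By the choice of $A_k$ and $\Sigma_k\ge c2^{k\eta}$,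
$$\mu(S)\le2^{-kn\lambda}\Sigma_k^{-1}2^{k(n+\eta)}s^n\le C2^{kn(1-\lambda)}s^{n(1-\lambda)}s^{n\lambda}\le Cs^{n\lambda}.$$

Now suppose that $S$ meets at least two. As in (5), the number met is at most $(4s/L_k)^n$; it is also at most $r_k^n$. Since $\min(a,b)\le a^{1-\lambda}b^\lambda$ and $r_k^{1-\lambda}\le(2^kL_k)^\lambda$,
$$\mu(S)\le2^{-kn\lambda}\,r_k^{n(1-\lambda)}\Big(\frac{4s}{L_k}\Big)^{n\lambda}\le2^{-kn\lambda}(2^kL_k)^{n\lambda}\Big(\frac{4s}{L_k}\Big)^{n\lambda}=4^{n\lambda}s^{n\lambda}.$$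

**Step 4: the norm after averaging.** This step makes the gain $\Sigma_k^{p-1}$ visible on the large cube. Let $U_k=\bigcup_{z\in Z_k}B_z$. For $z\in Z_k$ and $x\in B_z$,
$$Mf_k(x)\ge\langle f_k\rangle_{B_z}=t_k:=2^{-n}A_k\Sigma_k .$$
Moreover $w(B_z)\ge2^{-\alpha}|\{\frac12\le|x|\le1\}|=:c_0>0$. The set $U_k$ lies in a cube of side $r_kL_k$, because $(r_k-1)L_k+2\le r_kL_k$. Testing the norm on this cube,
$$t_k^p\|\chi_{U_k}\|_X^p\ge t_k^p\frac{c_0r_k^n}{(r_kL_k)^{n\lambda}}=c\,A_k^p\Sigma_k^p\,r_k^{n(1-\lambda)}L_k^{-n\lambda}=c\,\Sigma_k^{p-1}\,r_k^{n(1-\lambda)}(2^kL_k)^{-n\lambda}.$$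
As $\lfloor t\rfloor\ge t/2$ for $t\ge1$, we have $r_k\ge\frac12(2^kL_k)^{\lambda/(1-\lambda)}$, so $r_k^{n(1-\lambda)}\ge c(2^kL_k)^{n\lambda}$ and
$$t_k\|\chi_{U_k}\|_X\ge c\,\Sigma_k^{(p-1)/p}. \tag{6}$$

**Step 5: consequences.** We read off the statements about $M$ and about the averaging operator.

* Since $t_k\chi_{U_k}\le Mf_k$, (6) gives $\|Mf_k\|_X\ge c\Sigma_k^{(p-1)/p}\to\infty$, while $\|f_k\|_X\le C$. So $M$ is unbounded on $X$.
* Since $U_k\subset\{Mf_k\ge t_k\}$, (6) shows that the weak-type inequality fails, with $f=f_k$ and $t=t_k$.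
* Since $t_k\chi_{U_k}\le\sum_z\langle f_k\rangle_{B_z}\chi_{B_z}$, the averaging operator is unbounded on $X$.
* Choose $k_j\ge k_0$ with $\Sigma_{k_j}^{(p-1)/p}\ge4^j$ and put $f=\sum_{j\ge1}2^{-j}f_{k_j}$. By Minkowski's inequality on each cube and monotone convergence, $\|f\|_X\le\sum_j2^{-j}C<\infty$. All terms are nonnegative, so $Mf\ge2^{-j}Mf_{k_j}$ and $\|Mf\|_X\ge2^{-j}c\,4^j=c2^j$ for all $j$. So $f\in X$ and $Mf\notin X$. $\square$

Sections 6 and 7 together prove Corollary 5.2.

**Remark 7.1 (a fixed spacing does not work).** Let $\alpha\ge n(p-1)$, fix $L\ge8$, and let $v=|x-z|^\alpha$ on $B_z$ for $z\in L\mathbb Z^n$ and $v=1$ elsewhere. Then $MC$ fails for $v$. Define $f_k$ and $r_k$ as above with $L$ in place of $L_k$ and $Z_k=L\{0,\dots,r_k-1\}^n$. Step 3 used of $L_k$ only that $L_k\ge8$, and of the weight only its values on the support of $f_k$, so $\|f_k\|_X\le C$ again. Let $S=[-L/2,(r_k-\frac12)L]^n$, of side $r_kL$. It is made of $r_k^n$ cells with one bump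 each, so $v(S)\ge r_k^n(L^n-2^n)\ge|S|/2$ and $\|\chi_S\|_X\ge c(r_kL)^{n(1-\lambda)/p}$. Moreover $\int_Sf_k=r_k^nA_k\Sigma_k=r_k^n2^{-kn\lambda/p}\Sigma_k^{1/p'}$, and $r_k^{n(1-\lambda)}\ge c(2^kL)^{n\lambda}$ says $r_k^n2^{-kn\lambda}\ge c(r_kL)^{n\lambda}$. Hence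
$$\frac1{|S|}\|\chi_S\|_X\int_Sf_k\ge c(r_kL)^{-n+n(1-\lambda)/p+n\lambda/p}\,r_k^{n/p'}\,\Sigma_k^{1/p'}=c\Big(\frac{\Sigma_k}{L^n}\Big)^{1/p'}\to\infty .$$

## 8. The thresholds $\alpha=n(p-1+\lambda)$ and $\alpha=n(p-1)$

Three assertions remain: $MC$ fails for larger $\alpha$, $M$ is bounded for smaller $\alpha$, and $w_\alpha$ with $\alpha=n(p-1)$ lies in every $A_q$ with $q>p$.

**Step 1: if $\alpha\ge n(p-1+\lambda)$, then $MC(p,\lambda)$ fails.** Here a single bump suffices, as Lemma 3.1 suggests, since now $\gamma\le0$. Let $z\in G_k$, $Q=B_z$ and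
$$f(x)=|x-z|^{-(n(1-\lambda)+\alpha)/p}\chi_{\{2^{-k}\le|x-z|\le1\}}(x).$$
Where $f\ne0$ we have $w=|x-z|^\alpha$, so $f^pw\le|x-z|^{-n(1-\lambda)}$. By the computation of Section 1, the integral of the right-hand side over any cube of side $s$ is at most that over the cube of side $s$ centered at $z$, which is $Cs^{n\lambda}$. Hence $\|f\|_X\le C$. Since $n-\frac{n(1-\lambda)+\alpha}p=\gamma\le0$,
$$\int_Qf=n2^n\int_{2^{-k}}^1r^{\gamma-1}dr\ge n2^n\int_{2^{-k}}^1\frac{dr}r\ge ck .$$
Also $\|\chi_Q\|_X^p\ge w(Q)/|Q|^\lambda\ge c_02^{-n\lambda}$ with $c_0$ from Section 7, uniformly in $k$. So $|Q|^{-1}\|\chi_Q\|_X\|\chi_Q\|_{X'}\ge ck$, which is unbounded. Together with Section 6 this proves Theorem 5.1(1).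

**Step 2: if $\alpha<n(p-1)$, then $w_\alpha\in A_p$.** This step makes Proposition 2.2 applicable. Let $w=w_\alpha$ and $\sigma=w^{-1/(p-1)}$, and let $Q$ have side $T$. We must show
$$w(Q)\,\sigma(Q)^{p-1}\le CT^{np}.$$

Let $T\ge1$. Then $w(Q)\le T^n$. The bumps meeting $Q$ are disjoint cubes of side $2$ in a cube of side $T+4\le5T$, so there are at most $(5T/2)^n$ of them. On $B_z$ we have $w\ge|x-z|^\alpha$, so $\sigma(B_z)\le\int_{|x|\le1}|x|^{-\alpha/(p-1)}dx\le C$, because $\alpha/(p-1)<n$. Outside the bumps $\sigma=1$. Hence $\sigma(Q)\le CT^n$, and the bound follows.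

Let $T\le1$. In case (A) of Lemma 5.4,
$$w(Q)\sigma(Q)^{p-1}\le(\sup_Qw)|Q|\,(\inf_Qw)^{-1}|Q|^{p-1}\le2^\alpha|Q|^p .$$
In case (B), $w(Q)\le(2T)^\alpha T^n$ and
$$\sigma(Q)\le C\int_{|x|<2T}|x|^{-\alpha/(p-1)}dx=CT^{n-\alpha/(p-1)},$$
so $w(Q)\sigma(Q)^{p-1}\le CT^{\alpha+n+n(p-1)-\alpha}=CT^{np}$.

**Step 3: Theorem 5.1(2) and (3).** We combine the pieces on both sides of the threshold. If $\alpha<n(p-1)$, then $w_\alpha\in A_p$ by Step 2, and $MC(p,\lambda)$ holds by Section 6 because $\alpha<n(p-1)<n(p-1+\lambda)$. So $M$ is bounded on $X_{p,\lambda}(w_\alpha)$ by Proposition 2.2. If $\alpha\ge n(p-1)$, Section 7 shows that $M$ is unbounded and gives all the assertions of part (3).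

**Step 4: the second part of Theorem 5.3.** We use the weight exactly at the threshold. Let $\alpha=n(p-1)$. For every $q>p$ we have $\alpha<n(q-1)$, so Step 2 with $q$ in place of $p$ gives $w_\alpha\in A_q$; hence $w_\alpha\in\bigcap_{q>p}A_q$. Since $\lambda>0$, $\alpha<n(p-1+\lambda)$, and $MC(p,\lambda)$ holds by Section 6. By Section 7, $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$. $\blacksquare$
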